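# Orthogonal lines and circular colourings: why $\chi_c(\mathcal O)=4$

## The theorem and what it says

**Theorem 1.** Let $\mathcal O$ be the graph whose vertices are the lines through the origin in $\mathbb R^3$, two lines being adjacent if they are orthogonal. Then $\chi_c(\mathcal O)=4$, where for a graph $G$ the circular chromatic number $\chi_c(G)$ is the infimum of $k/d$ over all pairs of positive integers $k\ge 2d$ for which there is a map $f:V(G)\to\{0,1,\dots,k-1\}$ with
$$d\le |f(u)-f(v)|\le k-d\quad\text{for every edge } uv. \tag{1}$$

The graph $\mathcal O$ is called the orthogonality graph. The question whether $\chi_c(\mathcal O)=4$ is posed in "Circular colouring the orthogonality graph" (https://mlelarge.github.io/graph-conjectures/op/circular_colouring_the_orthogonality_graph/, doi:10.1137/050639715). It is known that $\chi(\mathcal O)=4$, which gives $\chi_c(\mathcal O)\le 4$, and it is known that $\chi_c(\mathcal O)\ge 3.5$. So the question is about the gap between $3.5$ and $4$.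

Think of the $k$ colours as points equally spaced on a circle. Condition (1) says that adjacent vertices get colours at circular distance at least $d$. If $d=1$ this is an ordinary proper colouring with $k$ colours. For larger $d$ we allow more colours but ask for more distance, and the price of the colouring is the ratio $k/d$. Theorem 1 says that for orthogonal lines this extra freedom buys nothing: no circular colouring has ratio below $4$.

The argument gives more than Theorem 1. Every finite graph to which $\mathcal O$ maps contains an odd wheel, and this holds also for much smaller pieces of $\mathcal O$. Those statements are Theorems 8, 9 and 10 at the end.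

## Circular colourings as homomorphisms

All graphs here are loopless. A homomorphism $G\to H$ is a map of vertices that sends edges to edges.

**Definition.** For $k\ge 2d\ge 2$, let $K_{k/d}$ be the graph on $\mathbb Z_k$ in which $i$ and $j$ are adjacent if and only if $i-j\in\{d,d+1,\dots,k-d\}$ modulo $k$.

The set $\{d,\dots,k-d\}$ is symmetric under negation mod $k$, so for $f(u),f(v)\in\{0,\dots,k-1\}$ condition (1) says exactly that $f(u)f(v)$ is an edge of $K_{k/d}$. Thus the maps in the definition of $\chi_c$ are the homomorphisms $G\to K_{k/d}$.

*Examples.* The graph $K_{k/1}$ is the complete graph $K_k$, so a graph with a proper $k$-colouring, $k\ge2$, has $\chi_c\le k$. The ratio can be smaller than the chromatic number: colour the vertices of a $5$-cycle in cyclic order by $0,2,4,1,3$ and take $k=5$, $d=2$. The differences along the five edges are $2,2,3,2,3$ in absolute value, all in $[2,3]$. So $\chi_c(C_5)\le 5/2$, while $\chi(C_5)=3$.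

*A first lower bound for $\mathcal O$.* The coordinate axes $e_1,e_2,e_3$ form a triangle. If three values are pairwise at distance between $d$ and $k-d$, then the largest minus the smallest is at least $2d$ and at most $k-d$, so $k\ge 3d$. Hence $\chi_c(\mathcal O)\ge 3$.

We also use two textbook facts. A bipartite graph has no closed walk of odd length. And an odd closed walk in a loopless graph contains an odd cycle: if a vertex repeats, split the walk there into two shorter closed walks, one of which is odd. Repeat. Length $1$ is impossible without loops, so the process ends at an odd closed walk of length at least $3$ with distinct vertices, which is a cycle.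

**Definition.** An odd wheel is a vertex, the hub, joined to all vertices of an odd cycle. For instance $K_4$ is a hub joined to a triangle, and the next odd wheel is a hub joined to a $5$-cycle.

From now on a line is represented by any nonzero vector spanning it, and for a set $Z$ of vertices, $N(Z)$ is the set of vertices adjacent to at least one member of $Z$.

## Four colours suffice: the eight octants

**Proposition 2.** $\chi(\mathcal O)\le 4$, hence $\chi_c(\mathcal O)\le4$.

This is known; here is a proof. Up to a global sign, a vector with nonzero coordinates has one of four sign patterns. This suggests the four colours, and only zero coordinates need care.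

**Step 1: four sets covering all lines.** Let $C_0$ be the set of lines having a spanning vector with all coordinates $\ge0$. For $i=1,2,3$ let $C_i$ be the set of lines having a spanning vector with $x_i\le0$ and the other two coordinates $\ge0$. Replacing $x$ by $-x$ if needed, every line lies in some $C_j$. A line with no zero coordinate lies in exactly one.

**Step 2: when can orthogonal lines share a $C_j$?** Suppose two orthogonal lines lie in $C_j$. If $j\ne0$, flip the sign of the $j$-th coordinate in both; this preserves orthogonality. Now both have nonnegative spanning vectors, with inner product $0$, so these vectors have disjoint supports. Since there are only three coordinates, one support has size $1$: one of the lines is an axis $e_i$ and the other lies in $e_i^\perp$.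

**Step 3: the colouring.** The axis $e_i$ gets colour $i$; note that $e_i\in C_i$, via $-e_i$. Let a line have exactly one zero coordinate, the $i$-th. If its other two coordinates have the same sign, it lies in $C_0$ and $C_i$ and in no other $C_j$. If they have opposite signs, it lies in $C_l$ and $C_m$, where $\{i,l,m\}=\{1,2,3\}$, and in no other. In both cases it lies in exactly two of the sets, and we colour it by the index of one of them that is $\ne i$. A line with no zero coordinate gets the index of the unique $C_j$ containing it. Thus every line lies in the $C_j$ of its colour.

**Step 4: the colouring is proper.** Suppose two orthogonal lines have the same colour $j$. Both lie in $C_j$, so by Step 2 one is an axis $e_i$, whence $j=i$, and the other lies in $e_i^\perp$. The other is either an axis $e_l$ with $l\ne i$, of colour $l\ne i$, or a line whose only zero coordinate is the $i$-th, of colour $\ne i$. Both contradict $j=i$. $\blacksquare$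

## What happens in $K_{k/d}$ at $k=4d$

For the lower bound we must show that there is no homomorphism $\mathcal O\to K_{k/d}$ when $k<4d$. So we look for a property of $K_{k/d}$ that holds for $k<4d$ and breaks at $k=4d$.

Start with $K_{7/2}$, the ratio $3.5$. The neighbours of $0$ are $2,3,4,5$, and the edges among these are $24$, $25$, $35$: a path $4,2,5,3$, which is bipartite. In $K_{4/1}=K_4$ the neighbours of $0$ form a triangle. More generally, if $k\ge4d$ then $0,d,2d,3d$ are pairwise adjacent in $K_{k/d}$, because their differences $d,2d,3d$ are all at most $k-d$. So for $k\ge 4d$ the neighbourhood of $0$ contains a triangle.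

**Lemma 3.** If $2d\le k<4d$, then for every vertex $j$ of $K_{k/d}$ the neighbours of $j$ induce a bipartite graph. Consequently $K_{k/d}$ contains no odd wheel.

*Proof.* The neighbours of $j$ are $j+\{d,\dots,k-d\}$. We cut this interval into two blocks, each too short to contain an edge:
$$P=j+\{s: d\le s\le\min(2d-1,k-d)\},\qquad Q=j+\{s:2d\le s\le k-d\}.$$
The block $P$ consists of at most $d$ consecutive residues. The block $Q$ is empty or consists of $k-3d+1$ consecutive residues, and $k-3d+1\le d$ because $k\le 4d-1$. So two residues in the same block differ by $\pm t$ with $0\le t\le d-1$. Such a difference is not congruent to an element of $\{d,\dots,k-d\}$: we have $t<d$, and for $t\ge1$ the residue of $-t$ is $k-t\ge k-d+1$. Hence there is no edge inside $P$ and none inside $Q$.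

An odd wheel would have an odd cycle inside the neighbourhood of its hub, which is impossible. $\blacksquare$

## One line, two lines, three lines of one colour

Lemma 3 suggests a first attempt: find an odd wheel in $\mathcal O$. A homomorphism to $K_{k/d}$ would send its hub to some $j$ and its rim to an odd closed walk among the neighbours of $j$, which Lemma 3 forbids. But $\mathcal O$ has no odd wheel. The neighbours of a line $a$ are the lines in the plane $a^\perp$, and each of these is orthogonal to exactly one other line in that plane. So $N(\{a\})$ induces a perfect matching.

The way past this is to use a whole colour class as the hub. Suppose $f:\mathcal O\to K_{k/d}$ with $k<4d$, and let $Z$ be a set of lines that all have colour $j$. Every line in $N(Z)$ has a colour adjacent to $j$, so by Lemma 3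
$$N(Z)\ \text{induces a bipartite graph whenever all lines of } Z \text{ have the same colour.}\tag{2}$$
To contradict (2) we want a $Z$ of one colour with an odd closed walk in $N(Z)$. How many lines do we need?

**Proposition 4.** If $a\ne b$ are non-orthogonal lines, then $N(\{a,b\})$ induces a bipartite graph.

*Proof.* Take unit spanning vectors with $a\cdot b>0$ and a unit vector $w$ orthogonal to both. Put $a'=w\times a$ and $b'=w\times b$. Since $x\mapsto w\times x$ rotates the plane $w^\perp$ by $90^\circ$, we have $a'\cdot b'=a\cdot b>0$. The vectors $w,a'$ span $a^\perp$ and $w,b'$ span $b^\perp$, so every line of $N(\{a,b\})$ other than $w$ is spanned by exactly one vector of the form $sw+a'$ or $sw+b'$. The inner product of two such vectors, with parameters $s$ and $s'$, is $ss'+1$ or $ss'+a\cdot b$, so it can vanish only if $ss'<0$. The line $w$ is adjacent exactly to those with $s=0$. Therefore every edge joins the class $\{w\}\cup\{s>0\}$ to the class $\{s\le0\}$. $\blacksquare$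

So $Z$ needs at least three lines. The same computation works for any set $Z$ of lines in one plane that have spanning vectors with pairwise positive inner products. It does not cover all coplanar sets. The lines spanned by $(0,1,-1)$, $(1,0,-1)$, $(1,-1,0)$ lie in one plane and are pairwise non-orthogonal, and they are orthogonal to $e_1,e_2,e_3$ respectively, so their neighbourhood contains a triangle. For coplanar lines the outcome thus depends on the position. We will work with three linearly independent lines: pigeonhole can supply three such lines of the same colour, and we will see that they always suffice.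

## Near a pole, odd closed walks are long

Given three independent lines, a sensible person looks for a triangle in $N(\{a,b,c\})$, or failing that a $5$-cycle or $7$-cycle given by some formula. The next statement shows where this stops: no bounded length can serve all triples.

**Proposition 5.** Let $0<\varepsilon<\pi/4$, let $z$ be a unit vector, and let $Z$ be a set of lines each making an angle at most $\varepsilon$ with the line of $z$. Then every odd closed walk in $N(Z)$ has length at least $\pi/(2\delta)$, where $\delta=\arcsin(\tan^2\varepsilon)$.

*Proof.* Let $x$ be a unit vector spanning a line of $N(Z)$. It is orthogonal to some $\cos\theta\,z+\sin\theta\,w$ with $w\perp z$ a unit vector and $0\le\theta\le\varepsilon$. Hence $|x\cdot z|\cos\theta=|x\cdot w|\sin\theta\le\sqrt{1-(x\cdot z)^2}\,\sin\theta$, which gives $|x\cdot z|\le\sin\theta\le\sin\varepsilon$. So the projection $x'=x-(x\cdot z)z$ onto the plane $z^\perp$ has length at least $\cos\varepsilon$.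

If $x,y$ are adjacent unit vectors of this kind, then $x'\cdot y'=-(x\cdot z)(y\cdot z)$, so the cosine of the angle between $x'$ and $y'$ is at most $\sin^2\varepsilon/\cos^2\varepsilon=\tan^2\varepsilon$ in absolute value. Thus along each edge of a walk, the direction of the projected line, an angle modulo $\pi$, changes by $\pi/2$ up to an error of at most $\delta$. After $m$ edges, with $m$ odd, the total change is $m\pi/2$ plus an error $e$ with $|e|\le m\delta$. If the walk is closed, the total is $0$ modulo $\pi$, so $e\equiv\pi/2$ modulo $\pi$ and $m\delta\ge|e|\ge\pi/2$. $\blacksquare$

Pigeonhole gives no control over how close together $a,b,c$ are. As $\varepsilon\to0$ the bound tends to infinity. So we must produce walks of unbounded length, and explicit small configurations are out. The proof also shows the nature of the difficulty: each step is nearly a quarter turn, and an odd number of quarter turns does not bring a line back to itself. The small deviations must be made to add up.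

## Cross products generate walks

To go from a line $x$ to an adjacent line that is also orthogonal to $v\in\{a,b,c\}$, take $v\times x$. It is orthogonal to $x$, and it lies in $N(\{v\})$. So walks in $N(\{a,b,c\})$ come from products of cross-product maps, and a closed walk comes from an eigenvector.

**Lemma 6.** Let $v_1,\dots,v_m\in\{a,b,c\}$, let $x_0\ne0$, and put $x_i=v_i\times x_{i-1}$ for $1\le i\le m$. If $x_m=\lambda x_0$ with $\lambda\ne0$, then the lines of $x_0,x_1,\dots,x_m$ form a closed walk of length $m$ in the subgraph of $\mathcal O$ induced on $N(\{a,b,c\})$.

*Proof.* If some $x_i$ were $0$, all later ones would be $0$, including $x_m=\lambda x_0\neq0$. So no $x_i$ is $0$ and each spans a line. We have $x_i\perp x_{i-1}$, so consecutive lines are adjacent. For $i\ge1$ we have $x_i\perp v_i$, so the line of $x_i$ lies in $N(\{a,b,c\})$. The line of $x_0$ equals that of $x_m$, so it too lies in $N(\{a,b,c\})$, and the walk is closed. $\blacksquare$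

We now need a product of an odd number of maps $x\mapsto v\times x$, $v\in\{a,b,c\}$, with a nonzero real eigenvalue. Let $a$ be a unit vector and work on the plane $a^\perp$. The map $Jx=a\times x$ is the rotation by $90^\circ$; it has odd length $1$, but its eigenvalues are $\pm i$. So we look for a product $E$ of even length, mapping $a^\perp$ to itself, such that $JE$ has a nonzero real eigenvalue. In a plane it is enough that $(\operatorname{tr}JE)^2>4\det JE$ and $\det JE\neq0$. If $E$ is invertible but close to a rank-one map $p\,q^{T}$, then $\det JE$ is close to $0$, while $\operatorname{tr}JE$ is close to $Jp\cdot q$. So we want near-projections of even length. If we use $b$ only, we get $p=q$ and $Jp\cdot p=0$: the trace vanishes in the limit, as it should in view of Proposition 4. With two different near-projections, one from $b$ and one from $c$, the limiting trace will be nonzero.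

## Three independent lines always have an odd closed walk among their neighbours

**Lemma 7.** Let $a,b,c\in\mathbb R^3$ be linearly independent and pairwise non-orthogonal. Then the subgraph of $\mathcal O$ induced on $N(\{a,b,c\})$ contains a closed walk of odd length.

*Proof.* We may take $a,b,c$ to be unit vectors.

**Step 1: decompose $b$ and $c$ along $a$ and $a^\perp$.** Since $b,c$ are not parallel to $a$, we can write
$$b=\beta a+\beta'u_b,\qquad c=\gamma a+\gamma'u_c,\qquad \beta',\gamma'>0,$$
with unit vectors $u_b,u_c\in a^\perp$. Here $\beta=a\cdot b$ and $\gamma=a\cdot c$ are nonzero by non-orthogonality and have absolute value $<1$, and $\beta^2+\beta'^2=\gamma^2+\gamma'^2=1$. By linear independence $u_b$ and $u_c$ are not parallel.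

**Step 2: choose the base vector so that $u_b\not\perp u_c$.** We have $b\cdot c=\beta\gamma+\beta'\gamma'(u_b\cdot u_c)$, so
$$u_b\perp u_c\iff b\cdot c=(a\cdot b)(a\cdot c).$$
If we used $b$ as base vector instead of $a$, the bad case would be $a\cdot c=(a\cdot b)(b\cdot c)$. Both bad cases cannot hold: substituting the second equality into the first gives $b\cdot c=(a\cdot b)^2(b\cdot c)$, and since $b\cdot c\ne0$ this forces $(a\cdot b)^2=1$, contradicting independence. The hypotheses of the lemma are symmetric in $a$ and $b$. So after possibly interchanging the names $a$ and $b$ we may assume $u_b\not\perp u_c$.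

(The bad case does occur: for $a=(0,0,1)$, $b=\frac1{\sqrt2}(1,0,1)$, $c=\frac1{\sqrt2}(0,1,1)$ we get $u_b=e_1\perp u_c=e_2$. With $b$ as base vector the condition would read $\frac1{\sqrt2}=\frac1{\sqrt2}\cdot\frac12$, which is false, so the interchange helps.)

**Step 3: two operators of length four that shrink one direction.** For $x\in a^\perp$ put $Jx=a\times x$ and
$$S_bx=a\times\bigl(b\times(b\times(a\times x))\bigr),\qquad S_cx=a\times\bigl(c\times(c\times(a\times x))\bigr).$$
The last operation is $a\times$, so both map $a^\perp$ to itself. We claim
$$S_bx=x-\beta'^2\,(Ju_b\cdot x)\,Ju_b\qquad(x\in a^\perp).\tag{3}$$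
Since $b$ is a unit vector, $b\times(b\times y)=(b\cdot y)\,b-y$. Take $y=Jx$. As $Jx\perp a$ and $J$ is a rotation by $90^\circ$, we get $b\cdot Jx=\beta'(u_b\cdot Jx)=-\beta'(Ju_b\cdot x)$. Now apply $a\times$, using $a\times b=\beta'Ju_b$ and $a\times(-Jx)=-J^2x=x$:
$$S_bx=-\beta'(Ju_b\cdot x)\,\beta'Ju_b+x,$$
which is (3). Since $1-\beta'^2=\beta^2$, formula (3) says
$$S_bu_b=u_b,\qquad S_b(Ju_b)=\beta^2\,Ju_b .$$
So $S_b$ has eigenvalues $1,\beta^2$ on the orthonormal basis $u_b,Ju_b$ of $a^\perp$. In the same way $S_c$ has eigenvalues $1,\gamma^2$ on $u_c,Ju_c$.

**Step 4: iterate to approach projections.** Let $p=\beta^{2n}$ and $q=\gamma^{2n}$. From Step 3, with $I$ the identity of $a^\perp$,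
$$S_b^n=pI+(1-p)\,u_bu_b^{T},\qquad S_c^n=qI+(1-q)\,u_cu_c^{T}.$$
Since $0<\beta^2,\gamma^2<1$, both $p$ and $q$ tend to $0$ as $n\to\infty$, and the two powers tend to the orthogonal projections onto the lines of $u_b$ and $u_c$.

**Step 5: an odd product with a nonzero real eigenvalue.** Let $T_n=J\,S_b^n\,S_c^n$ on $a^\perp$. Since $\det J=1$,
$$\det T_n=pq=(\beta\gamma)^{2n},$$
which is nonzero and tends to $0$. For the trace, write $u_c=\cos\psi\,u_b+\sin\psi\,Ju_b$ and expand the product from Step 4:
$$\operatorname{tr}T_n=pq\operatorname{tr}J+p(1-q)\,(u_c\cdot Ju_c)+q(1-p)\,(u_b\cdot Ju_b)+(1-p)(1-q)\,(u_b\cdot u_c)(Ju_b\cdot u_c).$$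
Here we used $\operatorname{tr}(J\,uu^T)=u\cdot Ju$ and $\operatorname{tr}(Ju_bu_b^Tu_cu_c^T)=(u_b\cdot u_c)(Ju_b\cdot u_c)$. The first three terms vanish, because $\operatorname{tr}J=0$ and $Jx\perp x$. Hence
$$\operatorname{tr}T_n=(1-p)(1-q)\cos\psi\sin\psi\ \longrightarrow\ \cos\psi\sin\psi .\tag{4}$$
The limit is nonzero: $\cos\psi\ne0$ by Step 2, and $\sin\psi\ne0$ because $u_b,u_c$ are not parallel. So for all large $n$
$$(\operatorname{tr}T_n)^2-4\det T_n>0,$$
and $T_n$ has a real eigenvalue $\lambda$. It is nonzero because $\det T_n\ne0$.

**Step 6: read off the walk.** Choose $0\ne x_0\in a^\perp$ with $T_nx_0=\lambda x_0$. The map $T_n$ is a composition of $1+4n+4n=8n+1$ cross products with vectors from $\{a,b,c\}$. By Lemma 6 there is a closed walk of length $8n+1$ in $N(\{a,b,c\})$, and $8n+1$ is odd. $\blacksquare$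

*A numerical case.* Let $a=(0,0,1)$, $b=\frac1{\sqrt2}(1,0,1)$ and $c=\frac1{\sqrt2}\bigl(\frac1{\sqrt2},\frac1{\sqrt2},1\bigr)$. Then $\beta^2=\gamma^2=\frac12$, $u_b=e_1$, $Ju_b=e_2$ and $\psi=45^\circ$, so $p=q=2^{-n}$ and $\cos\psi\sin\psi=\frac12$. The condition $(\operatorname{tr}T_n)^2>4\det T_n$ reads $\frac14(1-p)^4>4p^2$, that is $(1-p)^2>4p$, or $p<3-2\sqrt2\approx0.17$ for $0<p<1$. It fails for $n=1,2$ and holds for $n=3$, where $p=\frac18$. So this construction gives a closed walk of length $25$.

## The lower bound $\chi_c(\mathcal O)\ge4$

*Proof of Theorem 1.* The upper bound is Proposition 2. Suppose $\chi_c(\mathcal O)<4$. Since $\chi_c$ is an infimum, there are $k\ge2d\ge2$ with $k<4d$ and a homomorphism $f:\mathcal O\to K_{k/d}$.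

**Step 1: three independent lines of one colour.** Take $2k+1$ lines spanned by vectors $(\cos t,\sin t,1)$ with distinct $t\in[0,2\pi)$. Any three of these vectors are linearly independent, since they end at three distinct points of a circle in the plane $x_3=1$, and three distinct points of a circle are not collinear. There are $k$ colours, so three of the lines, say $a,b,c$, have the same colour $j$. Equal colours are not adjacent in $K_{k/d}$, so $a,b,c$ are pairwise non-orthogonal.

**Step 2: the contradiction.** By Lemma 7, $N(\{a,b,c\})$ contains an odd closed walk. Each vertex of this walk is adjacent to one of $a,b,c$, so its colour is adjacent to $j$. Hence $f$ maps the walk to an odd closed walk among the neighbours of $j$ in $K_{k/d}$. By Lemma 3 these neighbours induce a bipartite graph, which has no odd closed walk. So $\chi_c(\mathcal O)\ge4$, and therefore $\chi_c(\mathcal O)=4$. $\blacksquare$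

## Finite targets of $\mathcal O$ contain odd wheels

The proof used two things about the target: it is finite, and it has no odd wheel. It used about the set of lines only that a finite partition has a non-coplanar part. This gives the following stronger form.

**Theorem 8.** Let $Y$ be a set of lines not covered by finitely many planes through the origin, and let $\mathcal O_Y$ be the subgraph of $\mathcal O$ induced on $Y\cup N(Y)$. If $\mathcal O_Y\to H$ with $H$ a finite graph, then $H$ contains an odd wheel. In particular $\chi_c(\mathcal O_Y)=4$. Taking $Y$ to be all lines, every finite homomorphic target of $\mathcal O$ contains an odd wheel.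

Two examples of such $Y$: a nonempty open set of lines, because a finite union of planes has empty interior; and any infinite set of generators of a circular cone, because a plane through the apex contains at most two generators.

*Proof.* **Step 1: find the triple.** Let $\varphi:\mathcal O_Y\to H$. The finitely many sets $Y\cap\varphi^{-1}(h)$, for $h$ a vertex of $H$, cover $Y$. By hypothesis one of them is not contained in a plane, so it spans $\mathbb R^3$ and contains three linearly independent lines $a,b,c$. They have the same image $h$, and $H$ is loopless, so they are pairwise non-orthogonal.

**Step 2: find the wheel.** By Lemma 7 there is an odd closed walk inside $N(\{a,b,c\})\subseteq N(Y)$, so it is a walk in $\mathcal O_Y$. Its image is an odd closed walk in $H$ all of whose vertices are adjacent to $h$. It contains an odd cycle. This cycle avoids $h$, since $h$ is not adjacent to itself. Together with $h$ it forms an odd wheel.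

**Step 3: the circular chromatic number.** By Lemma 3, $K_{k/d}$ with $k<4d$ contains no odd wheel, so $\mathcal O_Y\not\to K_{k/d}$. Hence $\chi_c(\mathcal O_Y)\ge4$. Since $\mathcal O_Y\subseteq\mathcal O$, equality holds. $\blacksquare$

Two remarks on the hypotheses and the conclusion. First, $\mathcal O\to K_4$ by Proposition 2, and the only odd wheel contained in $K_4$ is $K_4$ itself. So the family of odd wheels cannot be replaced by a family that leaves out $K_4$. Second, finiteness of $H$ cannot be dropped: $\mathcal O$ maps to itself by the identity, and it contains no odd wheel, since each neighbourhood induces a perfect matching.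

## Finite subgraphs

**Theorem 9.** For each $N\ge1$ there is a finite subgraph $G_N$ of $\mathcal O$ with no homomorphism to any odd-wheel-free graph on at most $N$ vertices. Consequently $4-\frac1d<\chi_c(G_{4d-1})\le4$ for every $d\ge1$.

*Proof.* **Step 1: construction.** Take $2N+1$ lines spanned by $(\cos t,\sin t,1)$ with distinct $t\in[0,2\pi)$. For each pairwise non-orthogonal triple among them, add the vertices of one odd closed walk supplied by Lemma 7. Let $G_N$ be the subgraph of $\mathcal O$ induced on all these lines. It is finite.

**Step 2: targets with at most $N$ vertices.** Under a homomorphism from $G_N$ to a graph $H$ with at most $N$ vertices, three of the $2N+1$ lines get the same image $h$. They are linearly independent, and pairwise non-orthogonal because $H$ is loopless. The odd closed walk chosen for this triple lies in $G_N$, and its image lies among the neighbours of $h$. As in Step 2 of the proof of Theorem 8, $H$ contains an odd wheel.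

**Step 3: from "no homomorphism" to a strict inequality.** The graph $K_{(4d-1)/d}$ has $4d-1$ vertices, and it is odd-wheel-free by Lemma 3. So $G_{4d-1}\not\to K_{(4d-1)/d}$. We now use a fact from Bondy–Hell, *A note on the star chromatic number*, J. Graph Theory 14 (1990):
$$\text{for finite } G \text{ and } k\ge2d,\quad \chi_c(G)\le k/d\ \text{ implies }\ G\to K_{k/d}.\tag{5}$$
It gives $\chi_c(G_{4d-1})>4-\frac1d$. The upper bound $4$ is inherited from $\mathcal O$.

**Step 4: a proof of (5).** Put $\rho=\chi_c(G)$ and $r=k/d\ge\rho$. Choose pairs $(k_i,d_i)$ with $k_i/d_i\to\rho$ and maps $f_i$ satisfying (1) for $(k_i,d_i)$. The functions $g_i=f_i/d_i$ take values in $[0,k_i/d_i)$ and satisfy $1\le|g_i(u)-g_i(v)|\le k_i/d_i-1$ on edges. Since $G$ is finite and the values are bounded, a subsequence converges to a function $g:V(G)\to[0,\rho]$ with $1\le|g(u)-g(v)|\le\rho-1\le r-1$ on edges. If $g(v)=r$ for some $v$, replace this value by $0$. A neighbour $u$ of $v$ has $g(u)\in[1,r-1]$, so its value is not replaced and the new difference is still in $[1,r-1]$. Now all values lie in $[0,r)$.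

Put $f(v)=\lfloor d\,g(v)\rfloor\in\{0,\dots,k-1\}$. For an edge $uv$ with $g(u)>g(v)$ we have
$$d\,g(v)+d\le d\,g(u)\le d\,g(v)+(k-d).$$
Taking integer parts gives $f(v)+d\le f(u)\le f(v)+k-d$. So $f$ satisfies (1). $\blacksquare$

## Lines over smaller fields

**Theorem 10.** Let $K\subseteq\mathbb R$ be a subfield in which every positive element is a square (for example the field of real constructible numbers). Let $\mathcal O(K)$ be the subgraph of $\mathcal O$ induced on the lines spanned by vectors of $K^3$. Then every finite homomorphic target of $\mathcal O(K)$ contains an odd wheel, and $\chi_c(\mathcal O(K))=4$.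

*Proof.* **Step 1: the walk of Lemma 7 stays over $K$.** Let $a,b,c\in K^3$ be independent and pairwise non-orthogonal. Their squared lengths are positive elements of $K$, hence squares, so we can normalise within $K^3$. Then $\beta=a\cdot b\in K$ and $\beta'=\sqrt{1-\beta^2}\in K$, so $u_b\in K^3$ and $Ju_b=a\times u_b\in K^3$; likewise for $c$. The vectors $T_nu_b$ and $T_nJu_b$ lie in $K^3$, and the entries of the matrix of $T_n$ in the orthonormal basis $u_b,Ju_b$ are inner products of vectors in $K^3$, so they lie in $K$. For large $n$ the discriminant $(\operatorname{tr}T_n)^2-4\det T_n$ is a positive element of $K$, hence a square in $K$. So $\lambda\in K$. The linear system for the eigenvector has coefficients in $K$, so $x_0$ can be chosen in $K^3$. All the $x_i$ are obtained from $x_0$ by cross products with $a,b,c$, so they lie in $K^3$.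

**Step 2: pigeonhole over $K$.** There are infinitely many pairs $(x,y)\in K^2$ with $x^2+y^2=1$, already over $\mathbb Q$: take $x=\frac{1-s^2}{1+s^2}$, $y=\frac{2s}{1+s^2}$ with $s\in\mathbb Q$. Any three of the corresponding lines, spanned by $(x,y,1)$, are linearly independent. If $\mathcal O(K)\to H$ with $H$ finite, three of these lines have the same image $h$, and they are pairwise non-orthogonal because $H$ is loopless. By Step 1 there is an odd closed walk in $\mathcal O(K)$ inside $N(\{a,b,c\})$ for this triple $a,b,c$. Its image lies among the neighbours of $h$, so $H$ contains an odd wheel, as in Step 2 of the proof of Theorem 8.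

**Step 3: the value of $\chi_c$.** For $k<4d$ the graph $K_{k/d}$ contains no odd wheel, by Lemma 3, so $\mathcal O(K)\not\to K_{k/d}$ and $\chi_c(\mathcal O(K))\ge4$. Since $\mathcal O(K)\subseteq\mathcal O$, Proposition 2 gives equality. $\blacksquare$
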